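\title{A reflexive Banach space with no nonstrict Opial renorming}

\begin{abstract}
We construct a reflexive Banach space of density $\aleph_1$ that admits no equivalent norm with the nonstrict Opial property. The density is least possible, because every separable Banach space admits such a norm. For $1<p<\infty$, $p\ne2$, and $|\Gamma|\ge\aleph_\omega$ we determine the constants $\lambda$ for which $L_p([0,1]^\Gamma)$ has an equivalent norm satisfying the Opial inequality up to the factor $\lambda$. This gives superreflexive examples, and a reflexive space in which the trivial constant $2$ cannot be improved by renorming. Both constructions iterate the Opial inequality along a free set of a set mapping.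
\end{abstract}

\section{Introduction}

We work in ZFC, and all Banach spaces are real. Let $\lambda\ge1$. A norm $\|\cdot\|$ on a Banach space $X$ is \emph{$\lambda$-Opial} if
\begin{equation}\label{eq:opial}
\liminf_{n\to\infty}\|x_n-x\|\le\lambda\,\liminf_{n\to\infty}\|x_n-y\|
\qquad\text{whenever } x_n\to x \text{ weakly and } y\in X .
\end{equation}
A $1$-Opial norm is said to have the \emph{nonstrict Opial property}. The function $y\mapsto\liminf_n\|x_n-y\|$ measures the distance from $y$ to the sequence in the long run, and the nonstrict Opial property says that the weak limit minimizes this distance. A \emph{renorming} of $X$ is the replacement of its norm by an equivalent one; the weak topology does not change.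

In a Hilbert space the property follows from
\[
\|x_n-y\|^2=\|x_n-x\|^2+2\langle x_n-x,\,x-y\rangle+\|x-y\|^2 ,
\]
since the middle term tends to $0$. In general it depends on the norm. Let $1<p<\infty$, let $g$ be a bounded measurable function on $[0,1]$ with mean $\mathbb{E}g=\int_0^1g$, and let $g_m(\omega)=g(\omega_m)$ be independent copies of $g$ on $[0,1]^{\mathbb{N}}$. They converge weakly in $L_p$ to the constant $\mathbb{E}g$ (Section~\ref{sec:Lp}), so \eqref{eq:opial} with $y=0$ forces $\|g-\mathbb{E}g\|_p\le\lambda\|g\|_p$. The usual norm of $L_p([0,1]^{\mathbb{N}})$ is therefore $\lambda$-Opial only if $\lambda\ge c_p$, where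
\begin{equation}\label{eq:cp}
c_p=\sup\Big\{\frac{\|g-\mathbb{E}g\|_p}{\|g\|_p}:\ 0\ne g\in L_p[0,1]\Big\}
\end{equation}
is the norm of $I-\mathbb{E}$ on $L_p[0,1]$; and $c_p>1$ for $p\ne2$ (Lemma~\ref{lem:cp}). This failure can be repaired, since every separable Banach space has a nonstrict Opial renorming (Proposition~\ref{prop:separable}). It cannot be repaired in all Banach spaces: it is known that $\ell^\infty(\Gamma)$ has no such renorming when $\Gamma$ is uncountable. The following question comes from \cite{source}.

\begin{quote}
\emph{Does every reflexive Banach space admit an equivalent norm with the nonstrict Opial property?}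
\end{quote}

In a reflexive space every bounded sequence has a weakly convergent subsequence, so there \eqref{eq:opial} says something about every bounded sequence. One might guess that the answer is yes: \eqref{eq:opial} involves only countably many vectors, each separable subspace can be renormed, and $\ell_p(\Gamma)$ has the property in its own norm however large $\Gamma$ is (Section~\ref{sec:basic}). What this reasoning misses is that a single norm has to serve all separable subspaces at once. The answer is no. Recall that the \emph{density} of a Banach space is the least cardinality of a dense subset.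

\begin{theorem}\label{thm:main}
There is a reflexive Banach space $X$ of density $\aleph_1$ with no equivalent norm having the nonstrict Opial property.
\end{theorem}

\begin{theorem}\label{thm:density}
The least density of a reflexive Banach space without a nonstrict Opial renorming is $\aleph_1$. Such spaces exist in every uncountable density. Moreover, the space $X$ of Theorem~\ref{thm:main} does not embed isomorphically into any Banach space that has a nonstrict Opial renorming.
\end{theorem}

Every norm is $2$-Opial (Section~\ref{sec:basic}), so only $\lambda<2$ is of interest. Below, $[0,1]^\Gamma$ carries the product of Lebesgue measures, and $\omega_\omega$ is the least ordinal of cardinality $\aleph_\omega=\sup_n\aleph_n$.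

\begin{theorem}\label{thm:Lp}
Let $1<p<\infty$, $p\ne2$.
\begin{enumerate}
\item[(1)] For every measure $\mu$, the usual norm of $L_p(\mu)$ is $c_p$-Opial.
\item[(2)] If $n\ge1$, $|\Gamma|\ge\aleph_{n-1}$, $\lambda\ge1$, and $|\cdot|$ is a $\lambda$-Opial norm on $L_p([0,1]^\Gamma)$ with $\|\cdot\|_p\le|\cdot|\le C\|\cdot\|_p$, then $C\ge(c_p/\lambda)^n$.
\item[(3)] If $|\Gamma|\ge\aleph_\omega$, then $L_p([0,1]^\Gamma)$ has an equivalent $\lambda$-Opial norm if and only if $\lambda\ge c_p$. In particular, this superreflexive space has no nonstrict Opial renorming.
\item[(4)] The reflexive space $Z=\big(\bigoplus_{j\ge3}L_j([0,1]^{\omega_\omega})\big)_{\ell_2}$, summed over integers $j$, has no equivalent $\lambda$-Opial norm for any $\lambda<2$.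
\end{enumerate}
\end{theorem}

The negative results share one mechanism. The Opial inequality says that subtracting the weak limit from the terms of a sequence increases their norms, in the long run, by a factor of at most $\lambda$. We attach to each $k$-element subset $B$ of an index set a chain of vectors $z_0(B),\dots,z_k(B)$ in which each step subtracts such a weak limit, while $z_k(B)$ is much longer than $z_0(B)$ in the original norm. A $\lambda$-Opial norm can violate the bound at a given step only on a family of sets $B$ that a finite set controls. If the index set is large, some $B$ escapes all these finite sets, and for this $B$ the $k$ bounds multiply and limit the length of $z_k(B)$.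

For a set $\Gamma$ we write $[\Gamma]^k$, $[\Gamma]^{\le k}$ and $[\Gamma]^{<\omega}$ for the families of its subsets with exactly $k$, at most $k$ and finitely many elements; $\omega_1$ is the first uncountable ordinal.

\section{Subtracting weak limits}\label{sec:basic}

Translating by $y$ or by $x$ in \eqref{eq:opial} gives two equivalent forms of the definition. A norm $|\cdot|$ is $\lambda$-Opial if and only if
\begin{equation}\label{eq:subtract}
\liminf_m|u_m-w|\le\lambda\liminf_m|u_m|\qquad\text{whenever } u_m\to w\text{ weakly},
\end{equation}
and also if and only if $\liminf_m|x_m|\le\lambda\liminf_m|x_m-y|$ for all weakly null sequences $(x_m)$ and all $y$.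

If $u_m\to w$ weakly, then $|w|\le\liminf_m|u_m|$: apply a norm-one functional that norms $w$. Hence $\liminf_m|u_m-w|\le\liminf_m|u_m|+|w|\le2\liminf_m|u_m|$, and every norm is $2$-Opial. A positive multiple of a $\lambda$-Opial norm is $\lambda$-Opial, so an equivalent $\lambda$-Opial norm may be scaled to satisfy $\|\cdot\|\le|\cdot|\le C\|\cdot\|$. Finally, if $T:V\to E$ is an isomorphic embedding and $|\cdot|$ is an equivalent $\lambda$-Opial norm on $E$, then $v\mapsto|Tv|$ is one on $V$, because bounded operators preserve weak convergence. In particular the property passes to closed subspaces.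

The first lemma turns \eqref{eq:subtract}, a statement about limits, into a statement about individual terms at the price of a slightly larger constant. All negative results go through it.

\begin{lemma}\label{lem:finite}
Let $|\cdot|$ be a $\lambda$-Opial norm, let $\lambda'>\lambda$, and let $u_m\to w$ weakly. Then $|u_m-w|\le\lambda'|u_m|$ for all but finitely many $m$.
\end{lemma}

\begin{proof}
If $w=0$, the inequality holds for all $m$ because $\lambda'>1$. Let $w\ne0$, and suppose that the inequality fails for infinitely many $m$; pass to the subsequence of these $m$. Put $L=\liminf_m|u_m|$. Then $0<|w|\le L<\infty$, as weakly convergent sequences are bounded. Now $\liminf_m|u_m-w|\ge\lambda'L>\lambda L$, which contradicts \eqref{eq:subtract}.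
\end{proof}

The second lemma is the source of all positive results. A finite-rank operator $P$ that almost fixes $y$ also almost kills the terms of a weakly null sequence, so $I-P$ sends $x_m-y$ close to $x_m$.

\begin{lemma}\label{lem:criterion}
Let $(E,|\cdot|)$ be a Banach space and $\lambda\ge1$. Suppose that for all $y\in E$ and $\varepsilon>0$ there is a bounded finite-rank operator $P$ on $E$ with $|(I-P)y|\le\varepsilon$ and $|(I-P)u|\le\lambda|u|$ for all $u\in E$. Then $|\cdot|$ is $\lambda$-Opial.
\end{lemma}

\begin{proof}
Let $x_m\to0$ weakly, and let $P$ correspond to $y$ and $\varepsilon$. Then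
\[
|x_m|\le|Px_m|+|(I-P)(x_m-y)|+|(I-P)y|\le|Px_m|+\lambda|x_m-y|+\varepsilon .
\]
Since $Px_m\to0$ weakly in a finite-dimensional space, $|Px_m|\to0$. Take the lower limit in $m$ and let $\varepsilon\to0$.
\end{proof}

For $\ell_p(\Gamma)$, $1<p<\infty$, the coordinate projections onto finite subsets of $\Gamma$ satisfy the hypothesis with $\lambda=1$. For separable spaces one changes the norm so that the tail projections of a basis become contractions. The next statement follows from van Dulst \cite{vD}; we include a short proof.

\begin{proposition}\label{prop:separable}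
Every separable Banach space has an equivalent norm with the nonstrict Opial property.
\end{proposition}

\begin{proof}
By the Banach--Mazur theorem every separable Banach space is isometric to a subspace of $C[0,1]$, so it suffices to renorm $C[0,1]$. This space has a Schauder basis. Its partial sum projections $P_n$, with $P_0=0$, have finite rank and satisfy $M=\sup_n\|P_n\|<\infty$, $P_ny\to y$ for all $y$, and $P_nP_l=P_{\min(n,l)}$. Put $|x|=\sup_{n\ge0}\|(I-P_n)x\|$, so that $\|x\|\le|x|\le(1+M)\|x\|$. From $(I-P_n)(I-P_l)=I-P_n-P_l+P_{\min(n,l)}=I-P_{\max(n,l)}$ we get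
\[
|(I-P_l)x|=\sup_{n\ge l}\|(I-P_n)x\| .
\]
The right side is at most $|x|$, and it tends to $0$ as $l\to\infty$. Lemma~\ref{lem:criterion} applies with $\lambda=1$ and $P=P_l$ for large $l$.
\end{proof}

\section{The functions $h_B$ and the case $k=3$}\label{sec:hB}

We first build the chain in a space of continuous functions, where everything can be computed; reflexivity is arranged in Section~\ref{sec:reflexive}. Fix $k\ge2$ and let $K_k=[\omega_1]^{\le k}$, viewed as a subset of $\{0,1\}^{\omega_1}$ through indicator functions. Having $k+1$ coordinates equal to $1$ is an open condition, so $K_k$ is closed, hence compact. For finite $B\subset\omega_1$ define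
\[
h_B(A)=\begin{cases}1,& A\cap B\ne\emptyset,\\ 0,& A\cap B=\emptyset,\end{cases}\qquad A\in K_k .
\]
This function depends only on the coordinates in $B$, so $h_B\in C(K_k)$. We write $h_\beta=h_{\{\beta\}}$; note that $h_\emptyset=0$.

A sequence $(B_m)$ of sets is a \emph{$\Delta$-sequence with root $R$} if $R\subset B_m$ for all $m$ and the sets $B_m\setminus R$ are pairwise disjoint. The constant sequence $B_m=R$ is allowed.

\begin{lemma}\label{lem:deltaweak}
If $(B_m)$ is a $\Delta$-sequence in $[\omega_1]^{\le k}$ with root $R$, then $h_{B_m}\to h_R$ weakly in $C(K_k)$.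
\end{lemma}

\begin{proof}
A set $A\in K_k$ has at most $k$ points, so it meets at most $k$ of the disjoint sets $B_m\setminus R$. For all other $m$ we have $A\cap B_m=A\cap R$, and so $h_{B_m}(A)=h_R(A)$. Thus $h_{B_m}\to h_R$ pointwise and boundedly. By the Riesz representation theorem every functional on $C(K_k)$ is integration against a finite signed measure, and dominated convergence gives weak convergence.
\end{proof}

The function $h_B$ is the maximum of the functions $h_\beta$, $\beta\in B$, and it should be compared with their sum, whose value at $A$ is $|A\cap B|$. If one point $\alpha\in B$ is held fixed and the others move through disjoint sets, then the maximum and the sum have the same weak limit $h_\alpha$, by Lemma~\ref{lem:deltaweak}. The norm tells them apart. For $B\in[\omega_1]^k$ put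
\begin{equation}\label{eq:vB}
v_B=h_B-\sum_{\beta\in B}h_\beta .
\end{equation}
The set $B$ is itself a point of $K_k$ and $v_B(B)=1-k$, so $\|v_B\|_\infty\ge k-1$, whereas $\|h_B\|_\infty=1$.

The gap first appears for $k=3$. Let $|\cdot|$ be a nonstrict Opial norm on $C(K_3)$ with $\|\cdot\|_\infty\le|\cdot|\le C\|\cdot\|_\infty$; we indicate why $C\ge2$. For $B=\{\alpha<\beta<\gamma\}$ pass from $h_B$ to $v_B$ in three steps:
\[
z_0=h_B,\qquad z_1=z_0-h_\alpha,\qquad z_2=z_1-h_\beta,\qquad z_3=z_2-h_\gamma=v_B .
\]
At a point $A$ that meets $B$ these functions take the values $1$, $1-|A\cap\{\alpha\}|$, $1-|A\cap\{\alpha,\beta\}|$, $1-|A\cap B|$, and they vanish at other points; their supremum norms are $1,1,1,2$. Each step subtracts a weak limit.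
\begin{itemize}
\item Fix $\alpha$ and let $\{\beta,\gamma\}$ run through disjoint pairs. Then $z_0\to h_\alpha$ weakly.
\item Fix $\beta$ and let $\{\alpha,\gamma\}$ run through disjoint pairs. Then $h_B\to h_\beta$ and $h_\alpha\to h_\emptyset=0$, so $z_1\to h_\beta$ weakly.
\item Fix $\gamma$ and let $\{\alpha,\beta\}$ run through disjoint pairs. Then $h_B\to h_\gamma$, $h_\alpha\to0$ and $h_\beta\to0$, so $z_2\to h_\gamma$ weakly.
\end{itemize}
The supremum norm fails at the third step, where it jumps from $1$ to $2$. A renorming might avoid this jump by lengthening $z_2$, but then the first two steps come into play. Fix $\varepsilon>0$ and consider the second step. By Lemma~\ref{lem:finite}, for a fixed $\beta$ the pairs $\{\alpha,\gamma\}$ with $|z_2|>(1+\varepsilon)|z_1|$ contain no infinite disjoint family, so the union of a maximal disjoint family is a finite set that meets all of them. The other two steps give finite sets attached to $\alpha$ and to $\gamma$. Let $f(\xi)$ be the union of the three finite sets attached to a point $\xi$ in its three possible roles. If no point of $B$ lies in $f$ of another point of $B$, then no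 step is bad, and
\[
2\le|z_3|\le(1+\varepsilon)^3|z_0|\le(1+\varepsilon)^3C .
\]
The difficulty is that the three steps use three different limits, and they must be good for the same triple. This is a combinatorial problem about $f$.

\section{Free sets and the chain inequality}\label{sec:chain}

\begin{lemma}\label{lem:free}
Let $f:\omega_1\to[\omega_1]^{<\omega}$ and $k\ge1$. There is $B\in[\omega_1]^k$ with $\beta\notin f(\beta')$ for all distinct $\beta,\beta'\in B$.
\end{lemma}

\begin{proof}
The uncountable set $\omega_1$ is the union of the sets $T_N=\{\alpha:|f(\alpha)|\le N\}$, $N\ge0$, so some $T_N$ is infinite. Choose $F\subset T_N$ with $|F|=k(2N+1)$, and join distinct $\beta,\beta'\in F$ by an edge if $\beta\in f(\beta')$ or $\beta'\in f(\beta)$. We need $k$ pairwise nonadjacent vertices. Let $\emptyset\ne F'\subset F$. Charge each edge inside $F'$ to an endpoint $\beta$ such that $f(\beta)$ contains the other endpoint. Each vertex is charged at most $N$ times, so $F'$ spans at most $N|F'|$ edges, the degrees inside $F'$ sum to at most $2N|F'|$, and some vertex has at most $2N$ neighbors in $F'$. Starting from $F$, choose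 such a vertex, delete it together with its neighbors, and repeat. Each round deletes at most $2N+1$ vertices, so $k$ rounds are possible, and the chosen vertices are pairwise nonadjacent.
\end{proof}

Uncountability is used only to bound $|f(\alpha)|$ on an infinite set. It cannot be dropped: on $\omega$, the map $f(n)=\{0,\dots,n-1\}$ has no such set $B$ with two elements.

We state the general argument for an abstract family of vectors, since it will be applied in a space other than $C(K_k)$. The vector $v_B$ is again defined by \eqref{eq:vB}.

\begin{proposition}\label{prop:chain}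
Let $k\ge2$, let $(Y,|\cdot|)$ be a Banach space whose norm is $\lambda$-Opial, and let $\lambda'>\lambda$. Let $h_B\in Y$, $B\in[\omega_1]^{\le k}$, be vectors such that $h_\emptyset=0$ and $h_{B_m}\to h_R$ weakly for every $\Delta$-sequence $(B_m)$ in $[\omega_1]^{\le k}$ with root $R$. Then there is $B\in[\omega_1]^k$ with $|v_B|\le(\lambda')^k|h_B|$.
\end{proposition}

\begin{proof}
For $B=\{\beta_1<\dots<\beta_k\}$ and $0\le i\le k$ put $z_i(B)=h_B-\sum_{j\le i}h_{\beta_j}$, so that $z_0(B)=h_B$, $z_k(B)=v_B$ and $z_i(B)=z_{i-1}(B)-h_{\beta_i}$. For $\alpha<\omega_1$ and $1\le i\le k$ let $\mathcal{B}_{\alpha,i}$ be the family of all $B\in[\omega_1]^k$ whose $i$-th element is $\alpha$ and for which $|z_i(B)|>\lambda'|z_{i-1}(B)|$.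

\emph{Claim: there is a finite set $f_i(\alpha)$ that meets $B\setminus\{\alpha\}$ for every $B\in\mathcal{B}_{\alpha,i}$.}
By Zorn's lemma choose a maximal subfamily $\mathcal{M}\subset\mathcal{B}_{\alpha,i}$ such that the sets $B\setminus\{\alpha\}$, $B\in\mathcal{M}$, are pairwise disjoint. Suppose that $\mathcal{M}$ is infinite, and take distinct members $B_m=\{\beta^m_1<\dots<\beta^m_k\}$, so $\beta^m_i=\alpha$. Then $(B_m)$ is a $\Delta$-sequence with root $\{\alpha\}$. For each $j<i$ the points $\beta^m_j\in B_m\setminus\{\alpha\}$ are distinct for distinct $m$, so $(\{\beta^m_j\})_m$ is a $\Delta$-sequence with root $\emptyset$. Therefore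
\[
u_m=z_{i-1}(B_m)=h_{B_m}-\sum_{j<i}h_{\beta^m_j}\ \to\ h_\alpha\quad\text{weakly},
\]
and $u_m-h_\alpha=z_i(B_m)$. By Lemma~\ref{lem:finite}, $|z_i(B_m)|\le\lambda'|z_{i-1}(B_m)|$ for large $m$, contrary to $B_m\in\mathcal{B}_{\alpha,i}$. So $\mathcal{M}$ is finite, and $f_i(\alpha)=\bigcup_{B\in\mathcal{M}}(B\setminus\{\alpha\})$ is a finite set. Let $B\in\mathcal{B}_{\alpha,i}$ and suppose that $B\setminus\{\alpha\}$ misses $f_i(\alpha)$. Since $k\ge2$, the set $B\setminus\{\alpha\}$ is nonempty, so $B\notin\mathcal{M}$, and $\mathcal{M}\cup\{B\}$ contradicts maximality. The claim is proved.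

Put $f(\alpha)=\bigcup_{i=1}^kf_i(\alpha)$ and let $B=\{\beta_1<\dots<\beta_k\}$ be given by Lemma~\ref{lem:free}. For each $i$ the set $B\setminus\{\beta_i\}$ misses $f(\beta_i)\supset f_i(\beta_i)$, so $B\notin\mathcal{B}_{\beta_i,i}$, that is, $|z_i(B)|\le\lambda'|z_{i-1}(B)|$. Combine these $k$ inequalities.
\end{proof}

\begin{remark}\label{rem:CK}
By Lemma~\ref{lem:deltaweak} the proposition applies in $C(K_k)$. If $|\cdot|$ is a $\lambda$-Opial norm with $\|\cdot\|_\infty\le|\cdot|\le C\|\cdot\|_\infty$, then $k-1\le|v_B|\le(\lambda')^kC$ for all $\lambda'>\lambda$, so $C\ge(k-1)/\lambda^k$. For $\lambda=1$ this bound is unbounded in $k$; for $\lambda>1$ it tends to $0$. With a countable index set in place of $\omega_1$ the bound $C\ge k-1$ must fail for large $k$: the spaces $K_k$ are then metrizable, the $\ell_2$-sum of the $C(K_k)$ is separable, and Proposition~\ref{prop:separable} renorms all summands with one constant $C$.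
\end{remark}

\section{The reflexive space}\label{sec:reflexive}

The space $C(K_k)$ is not reflexive: each $A\in[\omega_1]^k$ is an isolated point of $K_k$, and the indicators of countably many such points span a copy of $c_0$. We need a reflexive space that contains the functions $h_B$ with norm at most $1$, keeps the weak limits of Lemma~\ref{lem:deltaweak}, and keeps $v_B$ long, with a constant independent of $k$. The interpolation construction of Davis, Figiel, Johnson and Pe{\l}czy\'nski builds such a space around any weakly compact convex symmetric set. We write $B_E$ for the closed unit ball of $E$.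

\begin{theorem}[{\cite[Lemma 1]{DFJP}}]\label{thm:dfjp}
Let $E$ be a Banach space and $W\subset E$ a convex, symmetric, weakly compact set. For $n\ge1$ let $p_n(z)=\inf\{t>0:z\in tU_n\}$ be the gauge of $U_n=2^nW+2^{-n}B_E$, and put $N(z)=\big(\sum_{n\ge1}p_n(z)^2\big)^{1/2}$. Then $\widetilde{Y}=\{z\in E:N(z)<\infty\}$ is a reflexive Banach space under the norm $N$, and the inclusion $\widetilde{Y}\to E$ is bounded.
\end{theorem}

As $n$ grows, $U_n$ becomes long in the directions of $W$ and thin in the others, so $N(z)$ is finite only when $z$ is well approximated by multiples of elements of $W$. To apply the theorem we need the $h_B$ to lie in a weakly compact set. We use the Eberlein--\v{S}mulian theorem (a subset of a Banach space is weakly compact if and only if each sequence in it has a subsequence converging weakly to a point of the set) and Krein's theorem (the closed convex hull of a weakly compact set is weakly compact). The subsequences come from the $\Delta$-system lemma.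

\begin{lemma}\label{lem:delta}
Every sequence of sets with at most $k$ elements has a subsequence that is a $\Delta$-sequence.
\end{lemma}

\begin{proof}
Induct on $k$; for $k=0$ all sets are empty. Let $k\ge1$. If some point $\beta$ lies in $B_m$ for infinitely many $m$, restrict to these $m$, apply the inductive hypothesis to the sets $B_m\setminus\{\beta\}$, and add $\beta$ to the root. Otherwise every finite set meets only finitely many $B_m$, so we can choose $m_1<m_2<\cdots$ with $B_{m_l}$ disjoint from $B_{m_1}\cup\dots\cup B_{m_{l-1}}$; the root is $\emptyset$.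
\end{proof}

\begin{lemma}\label{lem:Yk}
For each $k\ge2$ there is a reflexive Banach space $(Y_k,N)$ of density at most $\aleph_1$, a linear subspace of $C(K_k)$ containing all $h_B$ with $|B|\le k$, such that
\begin{enumerate}
\item[(a)] $N(h_B)\le1$ for $|B|\le k$, and $N(z)\ge\frac25\|z\|_\infty$ for $z\in Y_k$;
\item[(b)] $h_{B_m}\to h_R$ weakly in $Y_k$ for every $\Delta$-sequence $(B_m)$ in $[\omega_1]^{\le k}$ with root $R$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $E=C(K_k)$ and $W_0=\{h_B:|B|\le k\}$. By Lemmas~\ref{lem:delta} and~\ref{lem:deltaweak}, every sequence in $W_0$ has a subsequence converging weakly to some $h_R$, and $h_R\in W_0$ because a root has at most $k$ elements. So $W_0$ is weakly compact, and so is $W=\overline{\operatorname{conv}}(W_0\cup-W_0)$, which is convex, symmetric and contained in $B_E$. Let $(\widetilde{Y},N)$ be given by Theorem~\ref{thm:dfjp}.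

If $w\in W$, then $2^nw\in U_n$, so $p_n(w)\le2^{-n}$ and $N(w)^2\le\sum_{n\ge1}4^{-n}\le1$. Since $U_1=2W+\frac12B_E\subset\frac52B_E$, we have $\|z\|_\infty\le\frac52p_1(z)\le\frac52N(z)$. Let $Y_k$ be the closed linear span of $W_0$ in $\widetilde{Y}$. It is reflexive as a closed subspace of a reflexive space, the $\aleph_1$ many rational combinations of the $h_B$ are dense in it, and (a) holds.

Part (b) is not automatic, because $Y_k$ may have more functionals than those inherited from $E$; here reflexivity is used. Suppose that (b) fails. Then there are $\varphi\in Y_k^*$, $\delta>0$ and a subsequence along which $|\varphi(h_{B_m}-h_R)|\ge\delta$. This subsequence is bounded by (a), so a further subsequence converges weakly in $Y_k$ to some $y'$. The inclusion $Y_k\to E$ is bounded, so it also converges to $y'$ weakly in $E$, and $y'=h_R$ by Lemma~\ref{lem:deltaweak}. Then $\varphi(h_{B_m}-h_R)\to0$ along it, a contradiction.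
\end{proof}

One value of $k$ yields only a finite lower bound on the distortion $C$ of a renorming, so we sum over $k$. Recall that an $\ell_2$-sum of reflexive spaces is reflexive, since the dual of an $\ell_2$-sum is the $\ell_2$-sum of the duals.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $X=\big(\bigoplus_{k\ge2}Y_k\big)_{\ell_2}$ with norm $\|\cdot\|$. It is reflexive of density at most $\aleph_1$. For $\alpha\ne\beta$ we have $\|h_\alpha-h_\beta\|_\infty=1$ (evaluate at $\{\alpha\}$), so the $\aleph_1$ vectors $h_\alpha\in Y_2$ are at mutual distance at least $\frac25$, and the density is exactly $\aleph_1$.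

Suppose that $|\cdot|$ is a nonstrict Opial norm on $X$ with $\|\cdot\|\le|\cdot|\le C\|\cdot\|$. Fix $k\ge2$ and $\varepsilon>0$. The restriction of $|\cdot|$ to $Y_k$ is an equivalent $1$-Opial norm, and by Lemma~\ref{lem:Yk}(b) Proposition~\ref{prop:chain} applies with $\lambda'=1+\varepsilon$. For the set $B$ that it provides, Lemma~\ref{lem:Yk}(a) and $\|v_B\|_\infty\ge k-1$ give
\[
\tfrac25(k-1)\le\|v_B\|\le|v_B|\le(1+\varepsilon)^k|h_B|\le(1+\varepsilon)^kC .
\]
Let $\varepsilon\to0$ with $k$ fixed. Then $\frac25(k-1)\le C$ for every $k\ge2$, which is impossible.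
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:density}]
The first assertion combines Proposition~\ref{prop:separable} with Theorem~\ref{thm:main}. If $X$ embedded into a space with a nonstrict Opial renorming, then pulling this norm back as in Section~\ref{sec:basic} would contradict Theorem~\ref{thm:main}; this is the third assertion. For uncountable $\kappa$, the space $X\oplus_2\ell_2(\kappa)$ is reflexive, has density $\kappa$, and contains $X$, so the second assertion follows from the third.
\end{proof}

\section{Products of independent functions in $L_p$}\label{sec:Lp}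

The ratio $\|v_B\|/\|h_B\|$ grows linearly in $k$, while $k$ steps of the chain cost $\lambda^k$. This is why the construction above handles only $\lambda=1$ (Remark~\ref{rem:CK}). To defeat a constant $\lambda>1$, each step must gain a fixed factor. In $L_p$ subtracting the mean of $g$ gains a factor close to $c_p$, and norms of independent functions multiply, so we use products. We begin with the constant.

\begin{lemma}\label{lem:cp}
Let $1<p<\infty$.
\begin{enumerate}
\item[(a)] For every probability measure $\nu$ and $u\in L_p(\nu)$, $\|u-\int u\,d\nu\|_p\le c_p\|u\|_p$.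
\item[(b)] $1\le c_p\le2$, and the supremum in \eqref{eq:cp} may be taken over bounded nonconstant $g$.
\item[(c)] $c_p>1$ for $p\ne2$.
\item[(d)] $c_p\to2$ as $p\to\infty$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Both sides depend only on the distribution of $u$, and the quantile function $s\mapsto\inf\{x:\nu(u\le x)\ge s\}$ on $(0,1)$ has the same distribution as $u$.

(b) A nonzero $g$ of mean zero gives the quotient $1$, and $|\mathbb{E}g|\le\|g\|_p$ gives $c_p\le2$. Bounded functions are dense in $L_p[0,1]$, and constants give the quotient $0$.

(c) Suppose that $c_p=1$. Let $0<a<\frac12$, and let $g$ equal $1/a$ with probability $a$ and $-1/(1-a)$ with probability $1-a$, so $\mathbb{E}g=0$. Applying \eqref{eq:cp} to $g+t$ gives $\|g\|_p\le\|g+t\|_p$ for all real $t$. Thus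
\[
\phi(t)=\|g+t\|_p^p=a\Big(\frac1a+t\Big)^p+(1-a)\Big(\frac1{1-a}-t\Big)^p\qquad(|t|<1)
\]
has a minimum at $0$, and $0=\phi'(0)=p\big(a^{2-p}-(1-a)^{2-p}\big)$. Since $a\ne1-a$, this forces $p=2$.

(d) Let $g=1$ with probability $1-a$ and $g=-1$ with probability $a$. Then $\|g\|_p=1$, $\mathbb{E}g=1-2a$, and $g-\mathbb{E}g=-2(1-a)$ with probability $a$. So $c_p\ge2(1-a)a^{1/p}$ and $\liminf_{p\to\infty}c_p\ge2(1-a)$ for every $a\in(0,1)$.
\end{proof}

For $p=2$ the operator $I-\mathbb{E}$ is an orthogonal projection and $c_2=1$, in agreement with the Hilbert space computation in the introduction.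

\begin{proof}[Proof of Theorem~\ref{thm:Lp}(1)]
We verify the hypothesis of Lemma~\ref{lem:criterion} with averaging operators. Let $y\in L_p(\mu)$ and $\varepsilon>0$. Choose a simple function $y'=\sum_ja_j1_{D_j}$, with finitely many disjoint sets $D_j$ of finite positive measure, such that $\|y-y'\|_p\le\varepsilon/c_p$. Put
\[
Pu=\sum_j\Big(\frac1{\mu(D_j)}\int_{D_j}u\,d\mu\Big)1_{D_j},
\]
a finite-rank operator, bounded by H\"older's inequality, with $Py'=y'$. Lemma~\ref{lem:cp}(a) for the normalized restriction of $\mu$ to $D_j$ gives $\int_{D_j}|u-Pu|^p\,d\mu\le c_p^p\int_{D_j}|u|^p\,d\mu$. Off $\bigcup_jD_j$ we have $u-Pu=u$, and $c_p\ge1$. Adding up, $\|(I-P)u\|_p\le c_p\|u\|_p$. Finally $\|(I-P)y\|_p=\|(I-P)(y-y')\|_p\le\varepsilon$.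
\end{proof}

For the lower bound let $g$ be bounded, and put $\hat g=g-\mathbb{E}g$. The case $n=1$ of part (2) rests on the sequence $g(\omega_m)$ of the introduction. For $n=2$ and $s<t$ in a linearly ordered $\Gamma$, the chain is
\[
z_0=g(\omega_s)g(\omega_t),\qquad z_1=\hat g(\omega_s)g(\omega_t),\qquad z_2=\hat g(\omega_s)\hat g(\omega_t).
\]
With $t$ fixed and $s$ running through distinct points, $z_0$ tends weakly to $(\mathbb{E}g)\,g(\omega_t)$, and the difference is $z_1$; with $s$ fixed and $t$ moving, $z_1$ tends weakly to $(\mathbb{E}g)\,\hat g(\omega_s)$, and the difference is $z_2$. The exceptional sets depend on one point, and Lemma~\ref{lem:free} supplies a good pair. For general $n$ a new feature appears. In Section~\ref{sec:chain} one point was fixed and the others moved, so the exceptional set depended on one point. To subtract the mean from one factor, that coordinate must move while the other $n-1$ stay fixed, so the exceptional set depends on $n-1$ points. Such set mappings are governed by Kuratowski's free set lemma.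

\begin{lemma}\label{lem:kur}
Let $n\ge0$ and $|\Gamma|\ge\aleph_n$. For every $f:[\Gamma]^n\to[\Gamma]^{<\omega}$ there is a free set $S\in[\Gamma]^{n+1}$, that is, $s\notin f(S\setminus\{s\})$ for all $s\in S$.
\end{lemma}

\begin{proof}
Induct on $n$. For $n=0$ choose $s\in\Gamma\setminus f(\emptyset)$, which is possible as $\Gamma$ is infinite. Let $n\ge1$ and fix $\Gamma'\subset\Gamma$ with $|\Gamma'|=\aleph_{n-1}$. The set $\Gamma'\cup\bigcup_{R\in[\Gamma']^n}f(R)$ has cardinality $\aleph_{n-1}<|\Gamma|$; choose $s\in\Gamma$ outside it. The inductive hypothesis, applied to $f'(R)=f(R\cup\{s\})\cap\Gamma'$ on $[\Gamma']^{n-1}$, gives $S'\in[\Gamma']^n$ free for $f'$. Put $S=S'\cup\{s\}$. Then $s\notin f(S')$ by the choice of $s$. If $s'\in S'$, then $s'\in\Gamma'$ and $s'\notin f'(S'\setminus\{s'\})=f(S\setminus\{s'\})\cap\Gamma'$, so $s'\notin f(S\setminus\{s'\})$.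
\end{proof}

\begin{remark}
The cardinality has to grow with $n$; already for $n=2$ the set $\omega_1$ is too small. Fix injections $e_\beta:\beta\to\omega$ for $\beta<\omega_1$, and for $\alpha<\beta$ let $f(\{\alpha,\beta\})$ be the finite set $\{\xi<\beta:e_\beta(\xi)\le e_\beta(\alpha)\}$. Any triple can be written $\{\xi,\alpha,\beta\}$ with $\xi,\alpha<\beta$ and $e_\beta(\xi)<e_\beta(\alpha)$, and then $\xi\in f(\{\alpha,\beta\})$.
\end{remark}

Two facts about the product space will be used. The coordinates $\omega_t$, $t\in\Gamma$, are independent and uniformly distributed on $[0,1]$, so integrals and $L_p$-norms of products of functions of disjoint sets of coordinates factor. And for $1/p+1/p'=1$ the functions of finitely many coordinates are dense in $L_{p'}=L_p^*$, because the sets that depend on finitely many coordinates form an algebra generating the product $\sigma$-algebra, and so approximate every measurable set in measure.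

\begin{proof}[Proof of Theorem~\ref{thm:Lp}(2)]
Fix a well-ordering of $\Gamma$, a bounded nonconstant $g$ on $[0,1]$, and $\lambda'>\lambda$. For $S=\{s_1<\dots<s_n\}\subset\Gamma$ and $0\le i\le n$ put
\[
z_i(S)(\omega)=\prod_{j\le i}\hat g(\omega_{s_j})\prod_{j>i}g(\omega_{s_j}),
\]
so that $\|z_0(S)\|_p=\|g\|_p^n$ and $\|z_n(S)\|_p=\|\hat g\|_p^n$. For $R=\{r_1<\dots<r_{n-1}\}\subset\Gamma$ and $1\le i\le n$ let $f_i(R)$ be the set of $t\in\Gamma\setminus R$ such that $t$ is the $i$-th element of $S=R\cup\{t\}$ and $|z_i(S)|>\lambda'|z_{i-1}(S)|$.

\emph{Claim: $f_i(R)$ is finite.} If $t$ is the $i$-th element of $S=R\cup\{t\}$, then $s_j=r_j$ for $j<i$ and $s_j=r_{j-1}$ for $j>i$. Hence the function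
\[
h(\omega)=\prod_{j<i}\hat g(\omega_{r_j})\prod_{j\ge i}g(\omega_{r_j}),
\]
which does not depend on $t$, satisfies $z_{i-1}(S)=g(\omega_t)h$ and $z_i(S)=\hat g(\omega_t)h=z_{i-1}(S)-(\mathbb{E}g)h$. Suppose that $f_i(R)$ contains distinct points $t_1,t_2,\dots$, and put $x_m=\hat g(\omega_{t_m})h$, a bounded sequence. If $\psi\in L_{p'}$ depends only on the coordinates in a finite set $F$, then for $t_m\notin F$ independence gives $\int x_m\psi=(\mathbb{E}\hat g)\int h\psi=0$. By density, $x_m\to0$ weakly. So $u_m=g(\omega_{t_m})h$ converges weakly to $w=(\mathbb{E}g)h$, and Lemma~\ref{lem:finite} gives $|x_m|=|u_m-w|\le\lambda'|u_m|$ for large $m$, contrary to $t_m\in f_i(R)$. The claim is proved.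

Thus $f(R)=\bigcup_{i=1}^nf_i(R)$ maps $[\Gamma]^{n-1}$ to finite sets. Since $|\Gamma|\ge\aleph_{n-1}$, Lemma~\ref{lem:kur} with $n-1$ in place of $n$ gives a free set $S=\{s_1<\dots<s_n\}$. For each $i$ the point $s_i$ is the $i$-th element of $S$ and $s_i\notin f_i(S\setminus\{s_i\})$, so $|z_i(S)|\le\lambda'|z_{i-1}(S)|$. Therefore
\[
\|\hat g\|_p^n\le|z_n(S)|\le(\lambda')^n|z_0(S)|\le C(\lambda')^n\|g\|_p^n .
\]
Let $\lambda'\downarrow\lambda$ and take the supremum over $g$, using Lemma~\ref{lem:cp}(b).
\end{proof}

Recall that a Banach space is \emph{superreflexive} if every Banach space finitely representable in it is reflexive, that uniformly convex spaces are superreflexive, and that $L_p(\mu)$ is uniformly convex for $1<p<\infty$.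

\begin{proof}[Proof of Theorem~\ref{thm:Lp}(3) and (4)]
If $\lambda\ge c_p$, the usual norm is $\lambda$-Opial by part (1). Let $1\le\lambda<c_p$, and suppose that an equivalent $\lambda$-Opial norm exists, scaled so that $\|\cdot\|_p\le|\cdot|\le C\|\cdot\|_p$. Since $|\Gamma|\ge\aleph_\omega$, part (2) holds for every $n$, and $C\ge(c_p/\lambda)^n\to\infty$, which is impossible. The last assertion of (3) is the case $\lambda=1$, which is covered because $c_p>1$ by Lemma~\ref{lem:cp}(c); this is where $p\ne2$ is used.

The space $Z$ is an $\ell_2$-sum of reflexive spaces, hence reflexive. An equivalent $\lambda$-Opial norm on $Z$ restricts to one on each summand, so $\lambda\ge c_j$ for all $j\ge3$ by (3), and $\lambda\ge\lim_jc_j=2$ by Lemma~\ref{lem:cp}(d).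
\end{proof}

\section{Densities below $\aleph_\omega$}

For infinite $\Gamma$ the space $L_p([0,1]^\Gamma)$ has density $|\Gamma|$: it is the closure of the union of the $|\Gamma|$ separable subspaces $L_p([0,1]^F)$, $F\in[\Gamma]^{<\omega}$, and the independent copies $g(\omega_t)$ of a nonconstant bounded $g$ are at a fixed positive distance from each other. The examples in Theorem~\ref{thm:Lp}(3) and (4) therefore have density at least $\aleph_\omega$. Below that density, the first construction gains too slowly for $\lambda>1$, and the second runs out of free sets. Two questions are not settled here: whether $\lambda$-Opial renormings with $1<\lambda<2$ can also fail for reflexive spaces of density below $\aleph_\omega$, and whether superreflexive spaces of density below $\aleph_\omega$ always admit a nonstrict Opial renorming.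

\begin{thebibliography}{9}

\bibitem{DFJP}
Davis, Figiel, Johnson and Pe{\l}czy\'nski,
\emph{Factoring weakly compact operators},
J. Funct. Anal. 17 (1974).

\bibitem{source}
\emph{Diametrically Complete Sets with Empty Interior and Constant Width Sets with Empty Interior},
\texttt{https://link.springer.com/article/10.1007/s00025-022-01822-1},
doi:10.1007/s00025-022-01822-1.

\bibitem{vD}
van Dulst,
J. London Math. Soc. 25 (1982).

\end{thebibliography}
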